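# Koszul complexes and the middle $L^2$ $\bar\partial$-cohomology of bounded homogeneous domains

## 1. The Koszul–Dolbeault complex of a bounded domain

Let $n\ge 1$, let $D\subset\mathbb C^n$ be a bounded domain, and let $g$ be a Hermitian metric on $D$, that is, a smoothly varying Hermitian inner product on $(1,0)$-vectors. If $\theta_1,\dots,\theta_n$ is a local $g$-orthonormal frame of $(1,0)$-forms, we declare the forms $\theta_I\wedge\bar\theta_J$ orthonormal, put $\omega=i\sum\theta_j\wedge\bar\theta_j$, and use the volume form $dV_g=\omega^n/n!$. Let $L^2_{p,q}(D,g)$ be the Hilbert space of square-integrable $(p,q)$-forms. Fix $p$ and set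
$$K^q=\{u\in L^2_{p,q}(D,g):\ \bar\partial u\in L^2\},$$
where $\bar\partial u$ is taken in the sense of distributions (the weak, or maximal closed, extension). Then $K^\bullet$ with $\bar\partial$ is a complex of vector spaces.

**Definition.** $H^{p,q}_{(2)}(D,g)=H^q(K^\bullet)=\ker\bar\partial/\operatorname{im}\bar\partial$. No closure of the image is taken, and dimension means dimension as a vector space.

We couple this complex to the coordinate functions. Let $a\in\mathbb C^n$. Take extra odd generators $e_1,\dots,e_n$, anticommuting with each other and with all $dz_j,d\bar z_j$. Let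
$$T_a^m(D)=\bigoplus_{q-k=m}K^q\wedge\Lambda^k(e_1,\dots,e_n),\qquad \delta=\bar\partial+\kappa,$$
where $\bar\partial(u\wedge e_I)=\bar\partial u\wedge e_I$, and $\kappa$ is the function-linear odd derivation with
$$\kappa e_i=z_i-a_i,\qquad \kappa\, dz_j=\kappa\, d\bar z_j=0 .$$

We check that this is a complex. Each $z_i$ is bounded on $D$ and holomorphic, so $\bar\partial(z_iu)=z_i\bar\partial u$ and multiplication by $z_i$ preserves $K^q$. Hence $\kappa$ preserves $T_a(D)$. For $u$ of type $(p,q)$ we have $\kappa(u\wedge e_I)=(-1)^{p+q}u\wedge\kappa e_I$. Therefore $\bar\partial\kappa(u\wedge e_I)=(-1)^{p+q}\,\bar\partial u\wedge\kappa e_I$, while $\kappa\bar\partial(u\wedge e_I)=(-1)^{p+q+1}\,\bar\partial u\wedge\kappa e_I$. So $\bar\partial\kappa+\kappa\bar\partial=0$. Also $\kappa^2=0$, because $\kappa^2$ is a derivation (the square of an odd one) that kills all generators. Thus $\delta^2=0$. Since $\bar\partial$ raises $q$ by one and $\kappa$ lowers $k$ by one, $\delta$ has degree $+1$.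

Let $F_k\subset T_a(D)$ be the subspace of elements involving at most $k$ of the $e$'s. Since $\kappa$ lowers the number of $e$'s, $F_k$ is a subcomplex. The quotient $F_k/F_{k-1}$ is $K^\bullet\otimes\Lambda^k(\mathbb C^n)$, with $K^q$ placed in degree $q-k$ and with differential $\bar\partial$.

**Example ($n=1$, $a=0$).** There is a single generator $e$, and $T=T_0(D)$ lives in degrees $-1,0,1$:
$$K^0e\ \longrightarrow\ K^0\oplus K^1e\ \longrightarrow\ K^1 .$$
The long exact sequence of $0\to F_0\to T\to T/F_0\to0$ reads
$$0\to H^{-1}(T)\to H^{p,0}_{(2)}\xrightarrow{\pm z}H^{p,0}_{(2)}\to H^0(T)\to H^{p,1}_{(2)}\xrightarrow{\pm z}H^{p,1}_{(2)}\to H^1(T)\to0. \qquad (1)$$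
The connecting map sends the class of $u\wedge e$ to the class of $\kappa(u\wedge e)=\pm zu$. So $T$ records the kernel and the cokernel of multiplication by $z$ on $L^2$ cohomology.

The use of $T_a(D)$ is this. Suppose $a\in D$ and $g\ge c\cdot(\text{Euclidean metric})$ for some $c>0$. We shall see that the cohomology of $T_a(D)$ can be computed in a small ball around $a$: it is $0$ outside degree $0$ and has dimension $\binom np$ in degree $0$. The Euler characteristic of $T_a(D)$ is thus $\binom np\ne0$. On the other hand, if all $H^{p,q}_{(2)}$ with this $p$ were finite dimensional, the filtration $F_k$ would give the Euler characteristic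
$$\Big(\sum_q(-1)^q\dim H^{p,q}_{(2)}\Big)\Big(\sum_{k}(-1)^k\tbinom nk\Big)=0 .$$
So some $H^{p,q}_{(2)}$ is infinite dimensional, and no $L^2$ form had to be exhibited. In (1) this is visible at once: $H^{\pm1}(T)=0$ and $\dim H^0(T)=1$, so finite dimensions would give the alternating sum $1=0$.

## 2. Bounded homogeneous domains and their Bergman metric

A **bounded homogeneous domain** is a bounded domain $D\subset\mathbb C^n$ whose group of biholomorphic automorphisms acts transitively. A **bounded symmetric domain** is a bounded homogeneous domain in which every point is an isolated fixed point of a holomorphic involution of $D$. The ball and the polydisc are symmetric; at the origin the involution is $z\mapsto-z$.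

Let $K(\cdot,\cdot)$ be the reproducing kernel of the Hilbert space of square-integrable holomorphic functions on $D$ (the Bergman space), and write $K(z)=K(z,z)$. The Bergman metric is $g(X,X)=\partial_X\bar\partial_X\log K$ on $(1,0)$-vectors, with Kähler form $\omega=i\partial\bar\partial\log K$. Rescaling $g$ by a constant changes nothing below. We use two facts as given: on a bounded homogeneous domain the Bergman metric is a complete Kähler metric invariant under all automorphisms; and every bounded homogeneous domain is biholomorphic to a domain on which a group of affine transformations acts transitively. For the disc, such a domain is the upper half-plane with the maps $z\mapsto\lambda z+\mu$, $\lambda>0$, $\mu\in\mathbb R$.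

The question is whether $H^{p,q}_{(2)}(D)$, formed with the Bergman metric, is infinite dimensional whenever $p+q=n$. For bounded symmetric domains, Gromov proved that it is. For all bounded homogeneous domains the answer is yes.

**Theorem 1.** Let $D\subset\mathbb C^n$, $n\ge1$, be a bounded homogeneous domain with its Bergman metric. Then $H^{p,q}_{(2)}(D)=0$ if $p+q\ne n$, and $\dim H^{p,q}_{(2)}(D)=\infty$ if $p+q=n$.

One bidegree is immediate for every bounded domain and every metric. An element of $H^{n,0}_{(2)}$ is a holomorphic form $h\,dz_1\wedge\dots\wedge dz_n$. Its pointwise norm squared is $|h|^2/\det(g_{j\bar k})$, while the volume density is $2^n\det(g_{j\bar k})$ times Lebesgue measure. So $H^{n,0}_{(2)}$ is the Bergman space, which contains all polynomials.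

## 3. The unit disc by hand

Let $D$ be the unit disc, with Lebesgue measure $dA$. Here $K(z)=\frac1\pi(1-|z|^2)^{-2}$, so $g=2(1-|z|^2)^{-2}$. Up to constant factors,
$$\|u\|^2=\int\frac{|u|^2}{(1-|z|^2)^2}\,dA\ \text{ for functions},\qquad \|h\,dz\|^2=\|h\,d\bar z\|^2=\int|h|^2dA .$$

*Type $(0,0)$.* If $u=\sum c_kz^k$ is holomorphic and in $L^2$, then $\|u\|^2=\sum|c_k|^2\,\pi\int_0^1s^k(1-s)^{-2}ds$. Every integral diverges, so $u=0$ and $H^{0,0}_{(2)}=0$.

*Type $(1,0)$.* This is the Bergman space, as above.

*Type $(0,1)$.* Let $h$ be in the Bergman space. The form $\bar h\,d\bar z$ is in $L^2$ and $\bar\partial$-closed. We claim it is not exact unless $h=0$. Suppose $\bar\partial u=\bar h\,d\bar z$ with $u\in L^2$. By completeness there are smooth compactly supported functions $0\le\chi_\nu\le1$, equal to $1$ on an exhausting sequence of compact sets, with $|d\chi_\nu|_g\le1/\nu$; hence $(1-|z|^2)|\partial\chi_\nu/\partial\bar z|\le C/\nu$. Testing against $\chi_\nu h$,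
$$\int\chi_\nu|h|^2dA=-\int u\,h\,\frac{\partial\chi_\nu}{\partial\bar z}\,dA,\qquad\Big|\int u\,h\,\frac{\partial\chi_\nu}{\partial\bar z}dA\Big|\le\frac C\nu\,\|u\|\Big(\int|h|^2dA\Big)^{1/2}\to0 .$$
So $h=0$, and $\dim H^{0,1}_{(2)}=\infty$.

The vanishing of $H^{1,1}_{(2)}$ will come from the estimate of Section 9.

Let us also look at $T=T_0(D)$ for $p=0$. The class of $d\bar z$ is nonzero, but $z\,d\bar z=\bar\partial(|z|^2-1)$, and $|z|^2-1$ is in $L^2$. So $[d\bar z]$ is killed by $z$. In $T$ this appears as the element
$$t=(|z|^2-1)+d\bar z\wedge e\in T^0,\qquad \delta t=z\,d\bar z+\kappa(d\bar z\wedge e)=z\,d\bar z-z\,d\bar z=0 .$$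
On a small disc around $0$ we may use $L^2_{loc}$ elements, such as $\bar z e$, and there $\delta(\bar ze)=d\bar z\wedge e+|z|^2$. Hence $t-\delta(\bar ze)=-1$ is a constant. Locally, the class of $t$ is a value at the point $0$. Globally, $1$ is not an $L^2$ function, yet its class survives in $H^0(T)$. Section 5 makes this precise in all dimensions.

## 4. Explicit forms on the bidisc and the ball, and forms restricted from a symmetric domain

The natural plan is to write down infinitely many $L^2$ harmonic forms, as on the disc. On the bidisc it succeeds for type $(1,1)$. Let $\alpha=F\,dz_1\wedge d\bar z_2$, where $F$ is a finite sum of products $h(z_1)\overline{k(z_2)}$ with $h,k$ in the Bergman space of the disc. Then $\alpha\in L^2$, because $|dz_1\wedge d\bar z_2|^2dV$ is a constant times Lebesgue measure, and $\bar\partial\alpha=0=\partial\alpha$. The metric is diagonal and $\alpha$ has only a $dz_1\wedge d\bar z_2$ component, so $\Lambda\alpha=0$, where $\Lambda$ is the adjoint of $\omega\wedge\cdot$. The Kähler identity $[\Lambda,\partial]=i\bar\partial^*$ gives $\bar\partial^*\alpha=0$. If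 $\alpha=\bar\partial u$ with $u\in L^2$, then with cutoffs as above $(\alpha,\chi_\nu\alpha)=(u,\bar\partial^*(\chi_\nu\alpha))=O(1/\nu)$, so $\alpha=0$. Hence these forms give an infinite-dimensional subspace of $H^{1,1}_{(2)}$.

Now take the ball in $\mathbb C^2$ and the simplest such form, $\alpha=dz_1\wedge d\bar z_2$. Here $K=C(1-|z|^2)^{-3}$, so
$$g(X,X)=3\Big(\frac{|X|^2}{1-|z|^2}+\frac{|\langle X,z\rangle|^2}{(1-|z|^2)^2}\Big).$$
The tangential unit vector $t=(-\bar z_2,\bar z_1)/|z|$ has $g(t,t)=3/(1-|z|^2)$, the radial unit vector has $g$-norm squared $3/(1-|z|^2)^2$, and the two are $g$-orthogonal. So $\det g=9(1-|z|^2)^{-3}$. Therefore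
$$|\alpha|_g^2\det g\ \ge\ \frac{|\alpha(t,\bar t)|^2}{g(t,t)^2}\det g=\frac{|z_1z_2|^2}{|z|^4}\cdot\frac1{1-|z|^2},$$
which is not integrable near the sphere. The form $\alpha$ is not in $L^2$. For $0<p<n$ the $L^2$ condition depends on the metric, and a general homogeneous domain offers no product coordinates in which to adjust the candidate.

A second plan is to restrict forms. By a theorem of Ishi and Yamaji, the Bergman metric of $D$ is the pull-back of the Bergman metric of a bounded symmetric domain $S$ by a canonically defined embedding, and Gromov's theorem supplies classes on $S$. Let $N=\dim S>n$. Gromov's classes have $p+q=N$, so their restrictions to $D$ would lie in bidegrees with $p+q\ne n$, where the cohomology is zero by Theorem 1. In total degree $n$, Theorem 1 applied to $S$ says that every closed $L^2$ form on $S$ is exact, so there is no class to restrict. (Besides, square integrability on $S$ says nothing about a lower-dimensional submanifold.)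

One could also ask for the Euler characteristic of $K^\bullet$ itself, which would be $\pm\dim H^{p,n-p}_{(2)}$ once the other groups vanish. But we have nothing to compare it with. The Koszul generators supply the comparison: they make the total Euler characteristic a local number. The proof therefore has two independent halves: for each $p$, some $H^{p,q}_{(2)}$ is infinite dimensional (Sections 5–7), and $H^{p,q}_{(2)}=0$ off the middle degree (Sections 8–9).

## 5. Localization at the common zero of the coordinates

In this section and the next, $D\subset\mathbb C^n$ is any bounded domain, with any Hermitian metric satisfying $g\ge c\cdot(\text{Euclidean metric})$, $c>0$. Dually, $|d\bar z_j|_g\le c^{-1/2}$, so a $(0,1)$-form with bounded Euclidean length has bounded $g$-length.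

**Proposition 2.** Let $a\in D$ and $0\le p\le n$. Then $H^m(T_a(D))=0$ for $m\ne0$, and $\dim H^0(T_a(D))=\binom np$.

After a translation we may take $a=0$; write $T(D)=T_0(D)$. Choose $\varepsilon>0$ such that the closed ball of radius $3\varepsilon$ about $0$ lies in $D$, and let $B=\{|z|<3\varepsilon\}$. Let $T_c(B)\subset T(D)$ be the subcomplex of elements with compact support in $B$. Let $T_{loc}(B)$ be the same construction on $B$ with $K^q$ replaced by the space $K^q_{loc}(B)$ of $L^2_{loc}$ forms of type $(p,q)$ whose $\bar\partial$ is $L^2_{loc}$. On compact subsets of $B$ the metric $g$ is comparable to the Euclidean one, so extension by zero identifies $T_c(B)$ with the compactly supported elements of $T_{loc}(B)$.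

**Step 1: a contracting homotopy away from $0$.** The aim is an operator $s$ of degree $-1$ with $\delta s+s\delta$ close to the identity where $z\ne0$. Let $\theta\in C^\infty(\mathbb C^n)$ with $\theta=0$ for $|z|\le\varepsilon$ and $\theta=1$ for $|z|\ge2\varepsilon$. Put
$$a_i=\theta\,\frac{\bar z_i}{|z|^2},\qquad\sigma=\sum_ia_ie_i,\qquad s=\sigma\wedge\cdot .$$
The $a_i$ are smooth and bounded with bounded Euclidean derivatives, so $|\bar\partial a_i|_g$ is bounded. This is the only place where $g\ge c\cdot$Euclidean is used. Hence for $u\in K^q$ both $a_iu$ and $\bar\partial(a_iu)=\bar\partial a_i\wedge u+a_i\bar\partial u$ are in $L^2$, and $s$ maps $T^m(D)$ to $T^{m-1}(D)$. It also preserves $T_c(B)$ and $T_{loc}(B)$.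

Both $\bar\partial$ and $\kappa$ are odd derivations; for $\bar\partial$ note that $\bar\partial(e_i\wedge u)=-e_i\wedge\bar\partial u$. Since $\sigma$ is odd, $\delta(\sigma\wedge t)=\delta\sigma\wedge t-\sigma\wedge\delta t$, that is,
$$\delta s+s\delta=(\delta\sigma)\wedge\cdot=\theta+\nu,\qquad\nu=\sum_i\bar\partial a_i\wedge e_i, \qquad (2)$$
because $\kappa\sigma=\sum a_iz_i=\theta$ and $\bar\partial\sigma=\nu$.

**Step 2: making the error compactly supported.** Where $|z|\ge2\varepsilon$, formula (2) gives $1+\nu$ and not $1$; the point is that $\nu$ is nilpotent. Put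
$$P=1-(\delta s+s\delta),$$
which is multiplication by the even element $1-\theta-\nu$. It commutes with $\delta$, since $\delta^2=0$. Let $Q=1+P+\dots+P^n$, which also commutes with $\delta$. Then
$$1-P^{n+1}=(1-P)Q=(\delta s+s\delta)Q=\delta(sQ)+(sQ)\delta .$$
So $P^{n+1}$ is homotopic to the identity on each of $T(D)$, $T_c(B)$, $T_{loc}(B)$, by the same formula. Where $|z|\ge2\varepsilon$ we have $P=-\nu$, and $\nu^{n+1}=0$, since each of its terms contains a product of $n+1$ of the $n$ generators $e_i$. Hence $P^{n+1}$ maps $T(D)$ and $T_{loc}(B)$ into $T_c(B)$.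

Consider the inclusion $\iota:T_c(B)\to T(D)$. The composites $\iota P^{n+1}$ on $T(D)$ and $P^{n+1}\iota$ on $T_c(B)$ are both homotopic to the identity by $sQ$. So $\iota$ is a homotopy equivalence. The same holds for $T_c(B)\to T_{loc}(B)$. Therefore
$$H^*(T(D))\cong H^*(T_c(B))\cong H^*(T_{loc}(B)).$$

**Step 3: removing $\bar\partial$ on the ball.** The aim is to replace $T_{loc}(B)$ by a Koszul complex of holomorphic forms. First we need: every $\bar\partial$-closed $f\in L^2_{loc}$ of type $(p,q)$, $q\ge1$, on $B$ is $\bar\partial u$ with $u\in L^2_{loc}$.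

Choose $0=t_0<t_1<\cdots\to9\varepsilon^2$, let $m_j=\int_{|z|^2<t_{j+1}}|f|^2$ and $c_j=\log(2^j(1+m_j))$. Let $\rho$ be a smooth convex nondecreasing function on $\mathbb R$ with $\rho=0$ on $(-\infty,0]$ and $\rho>0$ on $(0,\infty)$, for instance $\rho(x)=\int_0^x\int_0^ye^{-1/r}\,dr\,dy$ for $x>0$. For $j\ge1$ choose $b_j\ge0$ with $b_j\rho(t_j-t_{j-1})\ge c_j$. The sum $\chi(t)=c_0+\sum_{j\ge1}b_j\rho(t-t_{j-1})$ is locally finite on $[0,9\varepsilon^2)$, smooth, convex and nondecreasing, and $\chi\ge c_j$ on $[t_j,t_{j+1})$. Hence
$$\int_B|f|^2e^{-\chi(|z|^2)}\le\sum_jm_je^{-c_j}\le\sum_j2^{-j}<\infty .$$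
The function $\chi(|z|^2)$ is plurisubharmonic on the pseudoconvex domain $B$. Hörmander's theorem (*An Introduction to Complex Analysis in Several Variables*, Thm 4.4.2) gives $u$ with $\bar\partial u=f$ and
$$\int_B|u|^2e^{-\chi(|z|^2)}(1+|z|^2)^{-2}\le\int_B|f|^2e^{-\chi(|z|^2)},$$
so $u\in L^2_{loc}$. Also, a weakly $\bar\partial$-closed $(p,0)$-form is holomorphic. Thus the cohomology of $K^\bullet_{loc}(B)$ is the space $\Omega^p(B)$ of holomorphic $p$-forms, in degree $0$.

Let $\mathcal K=(\Omega^p(B)\otimes\Lambda^\bullet(e_1,\dots,e_n),\kappa)$, a subcomplex of $T_{loc}(B)$, with $\Lambda^k$ in degree $-k$. Filter both complexes by the number of $e$'s being at most $k$. On the $k$-th graded piece the inclusion is $\Omega^p(B)\otimes\Lambda^k\to K^\bullet_{loc}(B)\otimes\Lambda^k$, which induces an isomorphism on cohomology by what we just proved. By induction on $k$ and the five lemma, applied to the long exact sequences of the filtration, $\mathcal K\to T_{loc}(B)$ induces an isomorphism on cohomology.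

**Step 4: the Koszul complex on the ball.** Up to signs, $\mathcal K$ is the Koszul complex of $z_1,\dots,z_n$ on $\Omega^p(B)\cong\mathcal O(B)^{\binom np}$. We show that $z_1,\dots,z_n$ is a regular sequence on $\mathcal O(B)$.

Let $B_k=B\cap\{z_1=\dots=z_k=0\}$. The restriction $\mathcal O(B)\to\mathcal O(B_k)$ is onto: pull back by the coordinate projection, which maps $B$ to $B_k$. Its kernel is $(z_1,\dots,z_k)$. Indeed, if $f$ vanishes on $B_k$, then
$$f(z)=f(z)-f(0,\dots,0,z_{k+1},\dots,z_n)=\sum_{j=1}^k\big[f(0,\dots,0,z_j,z_{j+1},\dots)-f(0,\dots,0,0,z_{j+1},\dots)\big],$$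
and the $j$-th bracket equals $z_j\int_0^1(\partial_jf)(0,\dots,0,\tau z_j,z_{j+1},\dots,z_n)\,d\tau$, a multiple of $z_j$ in $\mathcal O(B)$. So $\mathcal O(B)/(z_1,\dots,z_k)\cong\mathcal O(B_k)$. For $k<n$, $B_k$ is a ball of positive dimension, and $z_{k+1}$ is a nonzero holomorphic function on it, hence a nonzerodivisor. For $k=n$ the quotient is $\mathbb C$.

By the textbook fact on Koszul complexes of regular sequences, the Koszul homology of $\mathcal O(B)$ is $\mathcal O(B)/(z_1,\dots,z_n)=\mathbb C$ for $k=0$ and zero for $k\ne0$. Hence $H^m(T_{loc}(B))=0$ for $m\ne0$ and $\dim H^0(T_{loc}(B))=\binom np$. With Step 2 this proves Proposition 2. $\square$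

## 6. The Euler characteristic count

**Corollary 3.** For a bounded domain $D\subset\mathbb C^n$, $n\ge1$, a Hermitian metric $g\ge c\cdot$Euclidean with $c>0$, and each $0\le p\le n$, at least one of the spaces $H^{p,q}_{(2)}(D,g)$, $0\le q\le n$, is infinite dimensional.

*Proof.* Suppose all $h^q=\dim H^{p,q}_{(2)}(D,g)$ are finite. Fix $a\in D$ and use the filtration $0=F_{-1}\subset F_0\subset\dots\subset F_n=T_a(D)$ of Section 1. The cohomology of $F_k/F_{k-1}=K^\bullet\otimes\Lambda^k(\mathbb C^n)$ is finite dimensional. As $K^q$ sits in degree $q-k$, its Euler characteristic is $(-1)^k\binom nk\sum_q(-1)^qh^q$. By the long exact sequences of $0\to F_{k-1}\to F_k\to F_k/F_{k-1}\to0$ and induction on $k$, each $H^*(F_k)$ is finite dimensional, and Euler characteristics add. With Proposition 2,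
$$\binom np=\sum_m(-1)^m\dim H^m(T_a(D))=\Big(\sum_q(-1)^qh^q\Big)\Big(\sum_{k=0}^n(-1)^k\binom nk\Big)=0,$$
because $n\ge1$. This is a contradiction. $\square$

## 7. The Bergman metric dominates the Euclidean metric

To apply Corollary 3 we need a lower bound for the Bergman metric. It holds on every bounded domain.

**Lemma 4.** On a bounded domain $D\subset\{|z|<R\}$, the Bergman metric satisfies $g(X,X)\ge|X|^2/(4nR^2)$.

*Proof.* The plan is to express $g$ by holomorphic functions vanishing at a point, and then to insert a good one. Fix $z\in D$. Since $\|K(\cdot,z)\|^2=K(z,z)$, the function $f_0=K(\cdot,z)/\sqrt{K(z,z)}$ is a unit vector; complete it to an orthonormal basis $(f_j)_{j\ge0}$ of the Bergman space. For every $f$ in that space $(f,f_0)=f(z)/\sqrt{K(z,z)}$, so $f_j(z)=0$ for $j\ge1$.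

Near $z$ we have $f_0\ne0$ and
$$\log K=\log|f_0|^2+\log\Big(1+\sum_{j\ge1}|f_j/f_0|^2\Big).$$
The first term is pluriharmonic. The sum $S=\sum_{j\ge1}|f_j/f_0|^2$ converges locally uniformly together with its derivatives, and $S$ and its first derivatives vanish at $z$. Hence
$$g(X,X)=\partial_X\bar\partial_X\log K(z)=\sum_{j\ge1}\frac{|Xf_j(z)|^2}{|f_0(z)|^2}=\sum_{j\ge1}\frac{|Xf_j(z)|^2}{K(z,z)} .$$
If $f\ne0$ is in the Bergman space and $f(z)=0$, then $f=\sum_{j\ge1}c_jf_j$, and Cauchy–Schwarz applied to $Xf(z)=\sum c_jXf_j(z)$ gives
$$g(X,X)\ge\frac{|Xf(z)|^2}{K(z,z)\,\|f\|^2}.$$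
Take $f(w)=(w_j-z_j)f_0(w)$. Then $\|f\|\le2R$ and $|Xf(z)|^2=|X_j|^2|f_0(z)|^2=|X_j|^2K(z,z)$. So $g(X,X)\ge|X_j|^2/(4R^2)$ for each $j$, and averaging over $j$ gives the claim. $\square$

## 8. A Bergman potential whose gradient has constant length

For the vanishing half we need to write $\omega$ as $\bar\partial$ of a bounded form. Homogeneity enters here, through the affine model.

**Lemma 5.** On a bounded homogeneous domain, $\omega=i\partial\bar\partial\varphi$ for a smooth real function $\varphi$ with $|\partial\varphi|_g$ constant.

*Proof.* Let $F:D\to\Omega$ be a biholomorphism onto a domain on which a group of affine transformations acts transitively. Since $h\mapsto(h\circ F)\det F'$ is an isometry of Bergman spaces,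
$$K_D=(K_\Omega\circ F)\,|\det F'|^2 .$$
In particular $K_\Omega$ is well defined and positive, even if $\Omega$ is unbounded. Since $\log|\det F'|^2$ is pluriharmonic, $F^*(i\partial\bar\partial\log K_\Omega)=\omega$. Put $\psi=\log K_\Omega$.

Let $A$ be an affine automorphism of $\Omega$ with linear part $A'$. The same transformation rule, for $A:\Omega\to\Omega$, gives $\psi\circ A=\psi-\log|\det A'|^2$. The last term is a constant, so $A^*\partial\psi=\partial(\psi\circ A)=\partial\psi$. Each $A$ is an isometry of the Bergman metric of $\Omega$, and these $A$ act transitively, so $|\partial\psi|$ is constant. Take $\varphi=\psi\circ F$. $\square$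

**Example.** On the upper half-plane, with $y=\operatorname{Im}z$, we have $\psi=-2\log y+\text{const}$, so $\partial\psi=\frac iy\,dz$ and $g=\frac1{2y^2}$. Hence $|\partial\psi|_g^2=\frac1{y^2}\cdot2y^2=2$. The potential $\log K_D=-2\log(1-|z|^2)+\text{const}$ on the disc itself gives $|\partial\log K_D|_g^2=2|z|^2$, which is not constant. The affine model is what makes the additive term above a constant.

Put $\beta=\partial\varphi$, with $\varphi$ from Lemma 5. Then $\bar\partial\beta=-\partial\bar\partial\varphi=i\omega$, that is, $\omega=-i\bar\partial\beta$ with $|\beta|_g$ bounded.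

## 9. The Donnelly–Fefferman estimate off the middle degree

**Proposition 6** (Donnelly–Fefferman type). Let $(M,\omega)$ be a complete Kähler manifold of dimension $n$ with $\omega=-i\bar\partial\beta$ for a smooth $(1,0)$-form $\beta$ of bounded length. If $p+q\ne n$, there is a constant $C$ with
$$\|u\|\le C\big(\|\bar\partial u\|+\|\bar\partial^*u\|\big)\qquad(3)$$
for all $(p,q)$-forms $u\in\operatorname{Dom}\bar\partial\cap\operatorname{Dom}\bar\partial^*$. Hence $H^{p,q}_{(2)}(M)=0$. Moreover the ranges of $\bar\partial$ in $L^2_{p,q}$ and in $L^2_{p,q+1}$ are closed.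

Here $\bar\partial$ is the weak extension and $\bar\partial^*$ its Hilbert space adjoint.

**Step 1: reduction to smooth compactly supported forms.** We show that $C^\infty_c$ forms are dense in $\operatorname{Dom}\bar\partial\cap\operatorname{Dom}\bar\partial^*$ in the graph norm $\|u\|+\|\bar\partial u\|+\|\bar\partial^*u\|$ (Andreotti–Vesentini, Publ. IHÉS 25 (1965)). By completeness there is a smooth proper function $\rho\ge0$ with $|d\rho|\le1$, a smoothing of a multiple of the distance function. Let $\lambda:\mathbb R\to[0,1]$ be smooth with $\lambda=1$ on $(-\infty,1]$, $\lambda=0$ on $[3,\infty)$ and $|\lambda'|\le1$. Then $\chi_\nu=\lambda(\rho/\nu)$ has compact support, equals $1$ on $\{\rho\le\nu\}$, and $|d\chi_\nu|\le1/\nu$.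

Let $u\in\operatorname{Dom}\bar\partial\cap\operatorname{Dom}\bar\partial^*$. Then $\bar\partial(\chi_\nu u)=\chi_\nu\bar\partial u+\bar\partial\chi_\nu\wedge u$. For $v\in\operatorname{Dom}\bar\partial$,
$$(\chi_\nu u,\bar\partial v)=(u,\bar\partial(\chi_\nu v))-(u,\bar\partial\chi_\nu\wedge v),$$
so $\chi_\nu u\in\operatorname{Dom}\bar\partial^*$, and $\bar\partial^*(\chi_\nu u)-\chi_\nu\bar\partial^*u$ has norm $O(1/\nu)\|u\|$. Hence $\chi_\nu u\to u$ in the graph norm.

Now let $u$ have compact support. A partition of unity splits it into finitely many pieces supported in coordinate patches, each still in both domains by the same computation. On such a piece $\bar\partial$ and $\bar\partial^*$ act, weakly, as first-order differential operators with smooth coefficients. Friedrichs' lemma says that mollifications $u_\epsilon$ satisfy $\bar\partial u_\epsilon\to\bar\partial u$ and $\bar\partial^*u_\epsilon\to\bar\partial^*u$ in $L^2$. So it suffices to prove (3) for $u\in C^\infty_c$.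

**Step 2: the identities.** Let $L=\omega\wedge\cdot$, $\Lambda=L^*$, $e=\beta\wedge\cdot$. These are pointwise bounded operators, hence bounded on $L^2$. Since $\bar\partial\beta=i\omega$, we have $\bar\partial(\beta\wedge v)=i\omega\wedge v-\beta\wedge\bar\partial v$, that is,
$$Lv=-i\big(\bar\partial e v+e\bar\partial v\big).\qquad(4)$$
So $L$ is "$\bar\partial$ of a bounded operator". The textbook Kähler facts on $C^\infty_c$ are:

- $[L,\Lambda]u=(p+q-n)u$ for $u$ of type $(p,q)$;
- $[\Lambda,\bar\partial]=-i\partial^*$, and its adjoint $[\bar\partial^*,L]=i\partial$;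
- $\|\partial u\|^2+\|\partial^*u\|^2=\|\bar\partial u\|^2+\|\bar\partial^*u\|^2$, from $\Delta_\partial=\Delta_{\bar\partial}$.

Pairing the first with $u$ gives
$$(p+q-n)\|u\|^2=\|\Lambda u\|^2-\|Lu\|^2.\qquad(5)$$

**Step 3: the estimate for $p+q>n$.** By (5), $\|u\|^2\le\|\Lambda u\|^2=(L\Lambda u,u)$. Apply (4) to $v=\Lambda u$, move $\bar\partial$ to the other side, and use $\bar\partial\Lambda u=\Lambda\bar\partial u+i\partial^*u$:
$$\|u\|^2\le-i\big[(e\Lambda u,\bar\partial^*u)+(e\Lambda\bar\partial u+ie\,\partial^*u,\,u)\big]\le C'\|u\|\big(\|\bar\partial^*u\|+\|\bar\partial u\|+\|\partial^*u\|\big).$$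

**Step 4: the estimate for $p+q<n$.** By (5), $\|u\|^2\le\|Lu\|^2=(Lu,Lu)$. Apply (4) to $v=u$ in the first factor and use $\bar\partial^*Lu=L\bar\partial^*u+i\partial u$:
$$\|u\|^2\le-i\big[(eu,\,L\bar\partial^*u+i\partial u)+(e\bar\partial u,Lu)\big]\le C'\|u\|\big(\|\bar\partial^*u\|+\|\partial u\|+\|\bar\partial u\|\big).$$
In both cases the third Kähler fact gives $\|\partial u\|,\|\partial^*u\|\le\|\bar\partial u\|+\|\bar\partial^*u\|$. Dividing by $\|u\|$ yields (3). For $p+q=n$ the left side of (5) is zero, and the argument says nothing.

**Step 5: vanishing.** Let $f\in L^2_{p,q}$ with $\bar\partial f=0$. If $q=0$, then $\bar\partial^*f=0$ trivially, and (3) gives $f=0$. Let $q\ge1$. We solve $\bar\partial w=f$ by duality. For $v\in\operatorname{Dom}\bar\partial^*$ write $v=v_1+v_2$ with $v_1\in\ker\bar\partial$ (a closed subspace) and $v_2\perp\ker\bar\partial$. Since $\operatorname{im}\bar\partial\subset\ker\bar\partial$, we have $v_2\in\ker\bar\partial^*$. Hence $v_1\in\operatorname{Dom}\bar\partial^*$ and $\bar\partial^*v_1=\bar\partial^*v$. As $f\in\ker\bar\partial$, (3) applied to $v_1$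 gives
$$|(v,f)|=|(v_1,f)|\le C\|f\|\,\|\bar\partial^*v_1\|=C\|f\|\,\|\bar\partial^*v\|.$$
So $\bar\partial^*v\mapsto(v,f)$ is a well-defined bounded functional on the range of $\bar\partial^*$. By Hahn–Banach and Riesz there is $w\in L^2_{p,q-1}$ with $(\bar\partial^*v,w)=(v,f)$ for all $v\in\operatorname{Dom}\bar\partial^*$. Since $\bar\partial^{**}=\bar\partial$, this means $\bar\partial w=f$. Hence $H^{p,q}_{(2)}(M)=0$.

**Step 6: closed ranges.** By Step 5 the range of $\bar\partial$ in $L^2_{p,q}$ is $\ker\bar\partial$, which is closed (for $q=0$ both are $0$). For $L^2_{p,q+1}$, let $u\in\operatorname{Dom}\bar\partial$ be a $(p,q)$-form with $u\perp\ker\bar\partial$. Then $u\perp\operatorname{im}\bar\partial$, so $\bar\partial^*u=0$ and $\|u\|\le C\|\bar\partial u\|$. Thus the closed operator $\bar\partial$ is bounded below on the orthogonal complement of its kernel, and its range is closed. $\square$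

## 10. Infinite dimension in the middle degree

*Proof of Theorem 1.* The Bergman metric of $D$ is complete and Kähler. By Lemma 5, $\omega=-i\bar\partial\beta$ with $\beta=\partial\varphi$ of constant length, so Proposition 6 gives $H^{p,q}_{(2)}(D)=0$ for $p+q\ne n$. By Lemma 4 the metric satisfies the hypothesis of Corollary 3, so for each $0\le p\le n$ some $H^{p,q}_{(2)}(D)$ is infinite dimensional. The only possible one is $q=n-p$. So $\dim H^{p,n-p}_{(2)}(D)=\infty$ for every $p=0,\dots,n$. $\blacksquare$

## 11. The coordinate functions as commuting operators on $H^{p,n-p}_{(2)}$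

Since only one group survives for each $p$, the complex $T_a(D)$ gives full information on the operators induced by $z_1,\dots,z_n$ on it.

Let $S_1,\dots,S_n$ be commuting bounded operators on a Hilbert space $H$. Write $H_k(S-a;H)$ for the homology of the Koszul complex $H\otimes\Lambda^\bullet(\mathbb C^n)$ with differential determined by $e_i\mapsto S_i-a_i$. The **Taylor joint spectrum** is the set of $a\in\mathbb C^n$ for which this complex is not exact. For $n=1$ the complex is $H\xrightarrow{S-a}H$, and we get the usual spectrum, with $H_1=\ker(S-a)$ and $H_0=\operatorname{coker}(S-a)$.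

**Theorem 7.** Let $D$ be a bounded homogeneous domain in $\mathbb C^n$ with its Bergman metric, or more generally any bounded domain with a complete Kähler metric $g\ge c\cdot$Euclidean ($c>0$) whose Kähler form is $\omega=-i\bar\partial\beta$, $\beta$ a smooth $(1,0)$-form with $|\beta|_g$ bounded. Then $H^{p,q}_{(2)}=0$ for $p+q\ne n$, and $H^{p,n-p}_{(2)}$ is an infinite dimensional Hilbert space (that is, Hausdorff; it is canonically the space of $L^2$ forms in $\ker\bar\partial\cap\ker\bar\partial^*$). The commuting bounded operators induced by multiplication by $z_1,\dots,z_n$ on $H=H^{p,n-p}_{(2)}$ have the following Koszul homology: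

- for $a\in D$: $H_k(z-a;H)=0$ for $k\ne n-p$, and $\dim H_{n-p}(z-a;H)=\binom np$;
- for $a\notin\overline D$: $H_k(z-a;H)=0$ for all $k$.

Consequently the Taylor joint spectrum of $(z_1,\dots,z_n)$ on $H$ is exactly $\overline D$.

The disc of Section 3 illustrates this. For $p=1$, multiplication by $z$ on the Bergman space is injective with one-dimensional cokernel, namely evaluation at $0$. For $p=0$ we have $n-p=1$, and the one-dimensional kernel of $z$ on $H^{0,1}_{(2)}$ is spanned by $[d\bar z]$, which we found to be nonzero and killed by $z$.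

**Step 1: $H$ is a Hilbert space.** The homogeneous case satisfies the general hypotheses by Lemmas 4 and 5 and completeness. Vanishing for $p+q\ne n$ is Proposition 6, and infinite dimension follows from Corollary 3 as in Section 10. The range of $\bar\partial$ in $L^2_{p,n-p}$ is closed by Proposition 6 in bidegree $(p,n-p-1)$; it is $0$ if $p=n$. Hence $\ker\bar\partial=\operatorname{im}\bar\partial\oplus(\ker\bar\partial\cap\ker\bar\partial^*)$ orthogonally, and $H$ is the second summand. Multiplication by $z_i$ is bounded and preserves $\ker\bar\partial$ and $\operatorname{im}\bar\partial$, so it induces a bounded operator on $H$.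

**Step 2: Koszul homology is the cohomology of $T_a(D)$.** Consider the spectral sequence of the finite filtration $F_k$ of $T_a(D)$. Its $E_1$ term is $H^{p,q}_{(2)}\otimes\Lambda^k$ in total degree $q-k$. A class in it is represented by $x=\sum u_I\wedge e_I$ with $|I|=k$ and $\bar\partial u_I=0$. Then $\delta x=\kappa x\in F_{k-1}$, so $d_1[x]=[\kappa x]$, which is the Koszul differential up to sign. The differential $d_r$ lowers $k$ by $r$ and raises the total degree by $1$, so it changes $q$ by $1-r$. Since $E_1$ is concentrated in $q=n-p$, all $d_r$ with $r\ge2$ vanish, and each total degree contains only one term. Hence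
$$H_k(z-a;H)\cong H^{\,n-p-k}(T_a(D)).\qquad(6)$$

**Step 3: the two cases.** For $a\in D$, insert Proposition 2 in (6): the right side is nonzero only for $n-p-k=0$, where it has dimension $\binom np$. For $a\notin\overline D$ the function $|z-a|$ is bounded below on $D$. So Steps 1 and 2 of Section 5 work on all of $D$ with $\theta\equiv1$ and $\sigma=\sum_i\overline{(z_i-a_i)}\,|z-a|^{-2}e_i$, whose coefficients are bounded with bounded derivatives. Now $P=-\nu$ everywhere, and $P^{n+1}=(-\nu)^{n+1}=0$ is homotopic to the identity of $T_a(D)$. Hence $H^*(T_a(D))=0$, and (6) gives the second claim.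

**Step 4: the spectrum.** By Step 3 the spectrum contains $D$, because $\binom np\ne0$, and is contained in $\overline D$. It is closed (J. L. Taylor, J. Funct. Anal. 6 (1970)), so it equals $\overline D$. $\square$

## 12. Bounded holomorphic maps on general manifolds, with coefficients

We now replace the coordinates by a bounded holomorphic map and $D$ by a manifold. The Euler characteristic count is replaced by a choice of $a$ off the joint eigenvalues, and the local group only has to be nonzero. For a Hermitian holomorphic vector bundle $E$ the groups $H^{p,q}_{(2)}(M,E)$ are defined as in Section 1 with $E$-valued forms.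

**Theorem 8.** Let $M$ be a connected complex manifold of dimension $n\ge1$ with a Hermitian metric $g$, and let $E$ be a Hermitian holomorphic vector bundle of rank $r\ge1$. Let $f=(f_1,\dots,f_N):M\to\mathbb C^N$ be bounded and holomorphic with $\sup_M|df_j|_g<\infty$. Let $A$ be the set of $a\in f(M)$ such that $f^{-1}(a)$ is finite and $|f-a|$ is bounded below by a positive constant outside some compact set. If $A$ is infinite, then for every $p$ at least one of the groups $H^{p,q}_{(2)}(M,E)$, $0\le q\le n$, is infinite dimensional. If moreover $g$ is complete Kähler with $\omega=-i\bar\partial\beta$, $\beta$ a smooth $(1,0)$-form with $|\beta|_g$ bounded, then for scalar forms $\dim H^{p,q}_{(2)}(M)=\infty$ if $p+q=n$ and $H^{p,q}_{(2)}(M)=0$ otherwise. The same holds with coefficients in a trivial bundle with flat product metric, whose cohomology is $r$ copies of the scalar one.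

For $M=D$ a bounded domain with $g\ge c\cdot$Euclidean and $f=z$, we have $\sup|dz_j|_g\le c^{-1/2}$ and $A=D$.

*Proof.* The last two sentences follow from the first part, with $E$ trivial of rank one, together with Proposition 6. For the first part, suppose that for some $p$ all $H^{p,q}_{(2)}(M,E)$ are finite dimensional.

**Step 1: choosing $a$ so that the global side vanishes.** The functions $f_j$ are bounded and holomorphic, so they act as commuting endomorphisms of the finite dimensional space $V=\bigoplus_qH^{p,q}_{(2)}(M,E)$, preserving each summand. They have finitely many joint eigenvalues, and $A$ is infinite, so we may choose $a\in A$ that is not a joint eigenvalue. Each summand is the direct sum of its joint generalized eigenspaces. On the one belonging to $\mu$ we have $\mu_j\ne a_j$ for some $j$, and there $f_j-a_j$ is invertible. On the Koszul complex of $f-a$, multiplication by $f_j-a_j$ is null-homotopic: if $\kappa$ is the Koszul differential, $\kappa(e_j\wedge t)+e_j\wedge\kappa t=(f_j-a_j)t$. A map that is both invertible and zero on homology forces the homology to vanish. So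 the Koszul complex of $f-a$ on each $H^{p,q}_{(2)}(M,E)$ is exact.

Form $T(M)$ as in Section 1 with $E$-valued forms, $N$ generators $e_j$ and $\kappa e_j=f_j-a_j$. In the spectral sequence of the filtration by the number of $e$'s, $E_1=H^{p,q}_{(2)}(M,E)\otimes\Lambda^k(\mathbb C^N)$, and $d_1$ is the Koszul differential up to sign, as in Section 11. So $E_2=0$, and since the filtration is finite, $H^*(T(M))=0$.

**Step 2: localization at $f^{-1}(a)$.** Choose disjoint relatively compact coordinate balls around the points of the finite set $f^{-1}(a)$, over which $E$ is trivial, and let $B$ be their union. Let $\theta$ be smooth, $0$ near $f^{-1}(a)$ and $1$ outside a compact subset of $B$. On $\operatorname{supp}\theta$ the function $|f-a|$ is bounded below: off a compact set by hypothesis, and on the remaining compact part because $f-a$ has no zeros there. Put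
$$b_j=\theta\,\frac{\overline{f_j-a_j}}{|f-a|^2},\qquad\sigma=\sum_jb_je_j .$$
The $b_j$ are bounded. Moreover $\bar\partial\theta$ has compact support, $|df_j|_g$ is bounded, and $|f-a|$ is bounded above and below on $\operatorname{supp}\theta$, so $|\bar\partial b_j|_g$ is bounded. Hence $s=\sigma\wedge\cdot$ preserves $T(M)$, and also $T_c(B)$ and $T_{loc}(B)$, defined as in Section 5. We have $\kappa\sigma=\theta$ and $\delta s+s\delta=\theta+\nu$ with $\nu=\sum_j\bar\partial b_j\wedge e_j$ and $\nu^{N+1}=0$. Put $P=1-(\delta s+s\delta)$ and $Q=1+P+\dots+P^N$. Then $1-P^{N+1}=\delta(sQ)+(sQ)\delta$, and $P^{N+1}$ vanishes where $\theta=1$ in a neighborhood, so it maps $T(M)$ and $T_{loc}(B)$ into $T_c(B)$. As in Section 5,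
$$H^*(T(M))\cong H^*(T_{loc}(B)).$$

**Step 3: the local group is nonzero.** $E$ is trivial over $B$, and on compact subsets of $B$ all metrics are comparable. Step 3 of Section 5, applied on each ball, gives that $H^*(T_{loc}(B))$ is the cohomology of the Koszul complex of $f-a$ on $\Omega^p(B)^r$. In degree $0$ this is
$$H^0(T_{loc}(B))=\Omega^p(B)^r\big/(f_1-a_1,\dots,f_N-a_N)\,\Omega^p(B)^r .$$
Since $a\in f(M)$, there is a point of $f^{-1}(a)$. Evaluation of coefficients at that point is a nonzero map on $\Omega^p(B)^r$ which kills every multiple of $f_j-a_j$, so it factors through this quotient. Hence $H^0(T(M))\cong H^0(T_{loc}(B))\ne0$, which contradicts $H^*(T(M))=0$ from Step 1. $\square$
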